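\title{A Cannon--Thurston map with an infinite fiber}

\begin{abstract}
We construct a torsion-free word-hyperbolic group $G$, given by a $C'(1/6)$ presentation with seven generators and twelve relators, and a free subgroup $H\le G$ of rank $2$ such that the Cannon--Thurston map $\partial H\to\partial G$ exists and has an infinite fiber. Thus Cannon--Thurston maps of hyperbolic subgroups of hyperbolic groups need not be finite-to-one. The infinite fiber contains an infinite forward orbit of an injective, non-surjective endomorphism of $H$ induced by conjugation in $G$. The existence of the map is proved by a criterion for amalgams over distorted subgroups, in which only positive words in the amalgamated subgroup have to be controlled. The subgroup $H$ lies in a hyperbolic subgroup $P\le G$ for which the Cannon--Thurston map to $G$ does not exist.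
\end{abstract}

\section{Introduction}\label{sec:intro}

\subsection*{The question}

Let $G$ be a word-hyperbolic group and let $H\le G$ be a word-hyperbolic subgroup. Fix finite generating sets and the corresponding word metrics, and let $i\colon H\to G$ be the inclusion. We say that \emph{the Cannon--Thurston map exists} if $i$ extends to a continuous map $\hat i\colon H\cup\partial H\to G\cup\partial G$ of Gromov compactifications. The restriction $\partial i=\hat i|_{\partial H}\colon\partial H\to\partial G$ is then the \emph{Cannon--Thurston map}. It is $H$-equivariant, and its image is the limit set $\Lambda_{\partial G}H$ of $H$ in $\partial G$.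

The fibers of $\partial i$ record the shortcuts that $G$ offers between points of $H$. Let $\zeta\ne\zeta'$ be points of $\partial H$ and let $h_n\to\zeta$, $h_n'\to\zeta'$. The geodesics of $H$ from $h_n$ to $h_n'$ all pass through one ball, and $\partial i(\zeta)=\partial i(\zeta')$ holds exactly when the geodesics of $G$ from $h_n$ to $h_n'$ leave every ball. If $H$ is quasi-isometrically embedded in $G$, geodesics of $H$ stay close to geodesics of $G$, so $\partial i$ exists and is injective. For a distorted subgroup one asks how many directions of $H$ can be folded onto a single direction of $G$. A map is \emph{finite-to-one} if every point preimage is finite, and \emph{uniformly finite-to-one} if the cardinalities of the point preimages are bounded by one constant. The following facts are known.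

\begin{itemize}
\item[(i)] A point $p\in\Lambda_{\partial G}H$ is a \emph{conical limit point} if there are a geodesic ray in the Cayley graph of $G$ converging to $p$, a constant $K\ge0$, and pairwise distinct elements $h_k\in H$ with $h_k\to p$, all within distance $K$ of the ray. If $\partial i$ exists and $p$ is a conical limit point, then $(\partial i)^{-1}(p)$ is a single point.
\item[(ii)] For a closed hyperbolic surface $S$, a subgroup $\Gamma\le\mathrm{Mod}(S)$ determines, via the Birman short exact sequence, an extension $1\to\pi_1(S)\to E_\Gamma\to\Gamma\to1$, and $E_\Gamma$ is word-hyperbolic if and only if $\Gamma$ is convex-cocompact. A subgroup $\Gamma\le\mathrm{Out}(F_n)$ determines an extension $1\to F_n\to E_\Gamma\to\Gamma\to1$, where $E_\Gamma$ is the preimage of $\Gamma$ in $\mathrm{Aut}(F_n)$. The map $\partial i$ exists and is uniformly finite-to-one for $\pi_1(S)\le E_\Gamma$ with $\Gamma\le\mathrm{Mod}(S)$ convex-cocompact; for $F_n\le E_\Gamma$ with $n\ge3$ and $\Gamma\le\mathrm{Out}(F_n)$ convex-cocompact and purely atoroidal, where point preimages have at most $2n$ elements; and for $F_n\le F_n\rtimes_\phi\mathbb Z$ with $\phi\in\mathrm{Out}(F_n)$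 atoroidal, with a bound depending only on $n$.
\end{itemize}

One can add that a fiber never has interior when $H$ is non-elementary (Theorem~\ref{thm:complements}(d) below). All of this suggests that fibers are always finite. It is stated in \cite{Wiki} as unknown whether this is so:

\begin{quote}
\emph{Let $H$ be a word-hyperbolic subgroup of a word-hyperbolic group $G$ such that the Cannon--Thurston map $\partial i\colon\partial H\to\partial G$ exists. Is $\partial i$ finite-to-one?}
\end{quote}

We show that the answer is no.

\subsection*{The example}

For letters $a,b$ and an integer $s\ge1$ put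
\[
U_s(a,b)=\prod_{k=1}^{20}a\,b^{30s+k}=ab^{30s+1}\,ab^{30s+2}\cdots ab^{30s+20}.
\]

\begin{definition}\label{def:subst}
Let $X=\{a,b\}$ be an ordered alphabet of two letters, let $Y$ be a nonempty finite alphabet disjoint from $X$, and let $s\colon Y\times X\to\{1,2,\dots\}$ be injective. Put $\varphi_y(x)=x\,U_{s(y,x)}(a,b)\,x$ for $y\in Y$, $x\in X$. The \emph{substitution group} is
\[
M(X,Y)=\langle\, X\sqcup Y\ \mid\ y\,x\,y^{-1}=\varphi_y(x)\quad(y\in Y,\ x\in X)\,\rangle .
\]
The letters of $Y$ are its \emph{stable letters}. We write $A=\langle X\rangle$ and $B=\langle Y\rangle$ for the subgroups generated by the two alphabets.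
\end{definition}

We use three substitution groups, each with its own fixed injective function $s$.
\begin{center}
\begin{tabular}{c|c|c|c|c|c}
group & $(a,b)$ & $Y$ & substitutions & $A$ & $B$\\ \hline
$P$ & $(x_1,x_2)$ & $w,c_1,c_2$ & $\varphi_w,\varphi_{c_1},\varphi_{c_2}$ & $H$ & $Q$\\
$E$ & $(c_1,c_2)$ & $d_1,d_2$ & $\theta_{d_1},\theta_{d_2}$ & $C$ & $D$\\
$J$ & $(d_1,d_2)$ & $w$ & $\psi$ & $D$ & $\langle w\rangle$
\end{tabular}
\end{center}
Let $R$ be the group generated by $c_1,c_2,d_1,d_2,w$ subject to the six relations of $E$ and $J$, and let $G$ be the group generated by $x_1,x_2,c_1,c_2,d_1,d_2,w$ subject to all twelve relations of $P$, $E$ and $J$. In each of these groups the word metric is the one given by the displayed letters.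

\begin{theorem}\label{thm:main}
The group $G$ is torsion-free and word-hyperbolic, the subgroup $H=\langle x_1,x_2\rangle$ is free of rank $2$, the Cannon--Thurston map $\partial i\colon\partial H\to\partial G$ exists, and $(\partial i)^{-1}(w^\infty)$ is infinite, where $w^\infty=\lim_{n\to\infty}w^n$.
\end{theorem}

\begin{theorem}\label{thm:complements}
\begin{itemize}
\item[(a)] For every $n\ge2$ the conclusions of Theorem~\ref{thm:main} hold for a subgroup of $G$ that is free of rank $n$.
\item[(b)] Every hyperbolic group $K$ is a free factor of a hyperbolic group $G'$ containing a free subgroup of rank $2$ whose Cannon--Thurston map to $G'$ exists and has an infinite fiber.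
\item[(c)] In Theorem~\ref{thm:main} the points with infinite preimage are dense in $\Lambda_{\partial G}H$.
\item[(d)] Let $H_0$ be a hyperbolic subgroup of a hyperbolic group $G_0$. If $H_0$ is elementary, the Cannon--Thurston map (which exists in this case) is injective. If $H_0$ is non-elementary and the Cannon--Thurston map exists, all its fibers are closed with empty interior.
\item[(e)] In Theorem~\ref{thm:main} we have $H\le P\le G$ with $P$ hyperbolic; the Cannon--Thurston maps exist for $H\to P$ and $H\to G$, but not for $P\to G$.
\end{itemize}
\end{theorem}

\subsection*{The idea}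

The element $w$ conjugates $H$ properly into itself, and the endomorphism $\varphi_w(h)=whw^{-1}$ extends to an injective self-map of $\partial H$. Since $whw^{-1}$ is at distance $1$ from $wh$, the map $\partial i$ carries $\varphi_w$ to the action of $w$ on $\partial G$, so the fiber over $w^\infty$ is $\varphi_w$-invariant. A point outside the image of an injective map has an infinite forward orbit. It therefore suffices to find one point of the fiber outside $\varphi_w(\partial H)$. In the examples (ii) the subgroup is normal, conjugation acts on $\partial H$ by bijections, and this mechanism is not available. The groups $J$ and $E$ serve to produce such a point; this short argument is in Section~\ref{sec:fiber}.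

Most of the work goes into the existence of $\partial i$. The group $G$ is the amalgam $P*_QR$, and the same sequence that produces the infinite fiber shows that $P\to G$ has no Cannon--Thurston map: its translates by negative powers of $w$ destroy continuity. What saves $H$ is that geodesics of $P$ between points of $H$ only use \emph{positive} words in the stable letters $w,c_1,c_2$ (Section~\ref{sec:positive}). Sections~\ref{sec:relative} and~\ref{sec:amalgam} reduce the existence of $\partial i$ to the behavior of these positive words in $R$, and Section~\ref{sec:existence} shows that they behave continuously. Section~\ref{sec:complements} proves Theorem~\ref{thm:complements}.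

\section{Background}\label{sec:background}

\subsection*{Hyperbolic groups}

Let $\Gamma$ be a hyperbolic group with a finite generating set $S$. We write $d$ for the word metric, extended to the Cayley graph with edges of length $1$, $|g|=d(1,g)$, and $[g,g']$ for any geodesic from $g$ to $g'$. For $Z\subset\Gamma$ let $N_\rho(Z)=\{g\in\Gamma: d(g,Z)\le\rho\}$, and let $\mathrm{Ball}(\rho)=N_\rho(\{1\})$. We fix an integer $\delta\ge1$ such that each side of a geodesic triangle lies within $\delta$ of the union of the other two.

\begin{itemize}
\item[(F1)] \emph{Convergence.} The space $\Gamma\cup\partial\Gamma$ is compact and metrizable, the points of $\Gamma$ are isolated, and left multiplications extend to homeomorphisms. The Gromov product $(g\,|\,g')=\frac12(|g|+|g'|-|g^{-1}g'|)$ differs from $d(1,[g,g'])$ by at most a constant depending on $\delta$. A sequence $(g_n)$ converges to a point of $\partial\Gamma$ if and only if $(g_n\,|\,g_m)\to\infty$ as $n,m\to\infty$. If $g_n\to\xi\in\partial\Gamma$, then $g_n'\to\xi$ if and only if $(g_n\,|\,g_n')\to\infty$. Two consequences: if $g_n\to\xi$ and $d(g_n,g_n')$ is bounded, then $g_n'\to\xi$; and if $g_n,g_n'\to\xi$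 and $z_n$ is at bounded distance from $[g_n,g_n']$, then $z_n\to\xi$, because $z_n$ is at bounded distance from a vertex $p_n$ with $[g_n,p_n]\subset[g_n,g_n']$.
\item[(F2)] \emph{Polygons.} If a path is a concatenation of at most $2^m$ geodesics, $m\ge1$, then every geodesic joining its endpoints lies within $m\delta$ of the path. (Cut the path into two halves and induct on $m$.)
\item[(F3)] \emph{Projections.} If $[u,v]$ is at distance greater than $2\delta$ from a geodesic $\beta$, and $u',v'\in\beta$ are points nearest to $u,v$, then $d(u',v')\le8\delta$. Indeed, by (F2) the midpoint $p$ of the part of $\beta$ between $u'$ and $v'$ is within $2\delta$ of a point $q$ of $[u',u]\cup[v,v']$, say $q\in[u',u]$. Then $d(u,u')\le d(u,p)\le d(u,q)+2\delta$ gives $d(q,u')\le2\delta$, so $d(p,u')\le4\delta$.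
\item[(F4)] \emph{Stability.} For every $L\ge1$ there is $K$ such that, if vertices $p_0,\dots,p_n$ satisfy $|i-j|/L\le d(p_i,p_j)\le|i-j|$ for all $i,j$, then every geodesic $[p_0,p_n]$ lies within $K$ of $\{p_0,\dots,p_n\}$.
\item[(F5)] \emph{Elements of infinite order.} If $g$ has infinite order, the limits $g^{\infty}=\lim g^n$ and $g^{-\infty}=\lim g^{-n}$ exist in $\partial\Gamma$, are distinct, and are fixed by $g$; moreover $g^n\xi\to g^\infty$ for every $\xi\in\partial\Gamma\setminus\{g^{-\infty}\}$. If $\Gamma$ is torsion-free, the centralizer of each $g\ne1$ is infinite cyclic.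
\item[(F6)] \emph{Small cancellation.} For a finite presentation with cyclically reduced relators, let $\mathcal R$ be the set of all cyclic permutations of the relators and their inverses. A \emph{piece} is a common prefix of two distinct elements of $\mathcal R$. The presentation is $C'(1/6)$ if $|p|<|\rho|/6$ whenever a piece $p$ is a prefix of $\rho\in\mathcal R$. Finite $C'(1/6)$ presentations define hyperbolic groups.
\item[(F7)] \emph{Trees of hyperbolic groups} (Mitra \cite{Mitra}). If a hyperbolic group acts cocompactly on a simplicial tree with hyperbolic vertex and edge stabilizers, and edge stabilizers are quasi-isometrically embedded in vertex stabilizers, then the Cannon--Thurston map exists for the inclusion of each vertex stabilizer.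
\item[(F8)] \emph{Bass--Serre theory.} In an amalgam $\Gamma_1*_Z\Gamma_2$ the factors embed, $\Gamma_1\cap\Gamma_2=Z$, and a nonempty product of elements taken alternately from $\Gamma_1\setminus Z$ and $\Gamma_2\setminus Z$ is nontrivial; the graph with vertices $g\Gamma_1$, $g\Gamma_2$ and edges $gZ$ joining $g\Gamma_1$ to $g\Gamma_2$ is a tree. If $\varphi_y$ $(y\in Y)$ are injective endomorphisms of a group $A$, then $A$ embeds in $\langle A,Y\mid yhy^{-1}=\varphi_y(h)\rangle$, and the graph with vertices $gA$ and, for each $y$, edges $g\varphi_y(A)$ \emph{of type $y$} joining $gA$ to $gyA$ is a tree. In both cases an element of finite order fixes a vertex, so the group is torsion-free if the vertex groups are.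
\end{itemize}

We shall always test the existence of a Cannon--Thurston map on sequences.

\begin{lemma}\label{lem:sequences}
Let $H_0$ be a hyperbolic subgroup of $\Gamma$. The Cannon--Thurston map for $H_0\le\Gamma$ exists if and only if every sequence in $H_0$ that converges to a point of $\partial H_0$ converges to a point of $\partial\Gamma$.
\end{lemma}

\begin{proof}
Suppose that $\hat i$ exists and $h_n\to\zeta\in\partial H_0$. Then $h_n\to\hat i(\zeta)$ in $\Gamma\cup\partial\Gamma$, and the limit is not in $\Gamma$ because $(h_n)$ leaves every finite set and points of $\Gamma$ are isolated. Conversely, assume the condition. If $h_n\to\zeta$ and $h_n'\to\zeta$, the interlaced sequence $h_1,h_1',h_2,h_2',\dots$ also converges to $\zeta$, so both sequences have the same limit $\hat i(\zeta)$ in $\partial\Gamma$. Fix metrics on both compactifications and let $z_n\to\zeta$ in $H_0\cup\partial H_0$. Choose $h_n\in H_0$ within $1/n$ of $z_n$ in $H_0\cup\partial H_0$ and within $1/n$ of $\hat i(z_n)$ in $\Gamma\cup\partial\Gamma$. Then $h_n\to\zeta$, so $h_n\to\hat i(\zeta)$ and $\hat i(z_n)\to\hat i(\zeta)$.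
\end{proof}

\subsection*{Letter retracts}

All undistorted subgroups that we need arise in one way. A subgroup $V\le\Gamma$ generated by a subset $S_V\subset S$ is a \emph{letter retract} if deleting the letters of $S\setminus S_V$ and fixing those of $S_V$ defines a homomorphism $\Gamma\to V$.

\begin{lemma}\label{lem:retract}
Let $V$ be a letter retract of the hyperbolic group $\Gamma$.
\begin{itemize}
\item[(a)] The Cayley graph of $(V,S_V)$ is isometrically embedded in that of $(\Gamma,S)$. A sequence in $V$ converges to a point of $\partial V$ if and only if it converges to a point of $\partial\Gamma$, and $V\cup\partial V$ embeds in $\Gamma\cup\partial\Gamma$.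
\item[(b)] If $\Gamma$ is torsion-free, then for every $\rho$ there is $f(\rho)$ such that $|N_\rho(gV)\cap N_\rho(g'V)|\le f(\rho)$ whenever $gV\ne g'V$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) The retraction sends edges to edges or vertices, so it is $1$-Lipschitz and fixes the Cayley graph of $V$. Hence the two metrics, and the two Gromov products, agree on $V$; apply (F1).

(b) We first show that $V$ is malnormal: if $uVu^{-1}\cap V\ne1$ then $u\in V$. Write $u=nv$ with $v\in V$ and $n$ in the kernel $N$ of the retraction. Then $r'=nrn^{-1}$ for some nontrivial $r,r'\in V$. Applying the retraction gives $r'=r$, so $n$ commutes with $r$. By (F5), $n=z^i$ and $r=z^j$ for some $z$, with $j\ne0$. Then $n^j=r^i\in N\cap V=1$, so $n=1$ and $u\in V$.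

Translating, we may take $g'=1$ and $g\notin V$. For each $p\in N_\rho(V)\cap N_\rho(gV)$ choose $z_p\in V$ with $d(p,z_p)\le\rho$ and $u_p\in\mathrm{Ball}(2\rho)$ with $z_pu_p\in gV$. Suppose that $u_p=u_{p'}=u$ and $z_p\ne z_{p'}$. Then $u^{-1}(z_p^{-1}z_{p'})u=(z_pu)^{-1}(z_{p'}u)$ is a nontrivial element of $u^{-1}Vu\cap V$, so $u\in V$ and $z_pu\in V\cap gV=\emptyset$, which is absurd. Thus $u_p$ determines $z_p$, and $f(\rho)=|\mathrm{Ball}(2\rho)|\cdot|\mathrm{Ball}(\rho)|$ works.
\end{proof}

\section{The groups and their splittings}\label{sec:groups}

The words $\varphi_y(x)$ are designed with three purposes. They consist of twenty blocks $ab^k$ with distinct exponents, which gives small cancellation. The exponents used by different pairs $(y,x)$ lie in intervals separated by gaps, so that the pair can be recognized from a single block, even inside a product of such words. Finally, $\varphi_y(x)$ begins and ends with $x$, so that substitution never causes cancellation.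

\begin{proposition}\label{prop:hyperbolic}
The defining presentations of $M(X,Y)$, $R$ and $G$ are $C'(1/6)$. Hence $P,E,J,R,G$ are hyperbolic.
\end{proposition}

\begin{proof}
A relator $\rho=yxy^{-1}\varphi_y(x)^{-1}$ with $s=s(y,x)$ is cyclically reduced of length $3+2+20+\sum_{k=1}^{20}(30s+k)=600s+235$. A piece can be read starting at two different places in the cyclic words $\rho^{\pm1}$. Call the relators of $P$, of $E$ and of $J$ the three \emph{families}.

\emph{Two places in different families.} The letters common to two families are $w$ for $P$ and $J$, the $c_i$ for $P$ and $E$, and the $d_j$ for $E$ and $J$. In each case the common letters are stable letters of the first-named family, and there their neighbors are letters of the alphabet $X$ of that family, which do not occur in the second family. So such a piece has length at most $1$.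

\emph{Two places in one family, the piece containing a stable letter.} Up to inversion the piece contains $y$. In the cyclic word $\rho=y\,x\,y^{-1}x^{-1}\cdots x^{-1}$ the letter $y$ has predecessor $x^{-1}$ and successor $x$; in $\rho^{-1}=x\cdots x\,y\,x^{-1}y^{-1}$ it has predecessor $x$ and successor $x^{-1}$. As $x$ runs through $a,b$, the four occurrences of $y$ have four different predecessors and four different successors. So the piece has length $1$.

\emph{Two places in one family, no stable letter.} Up to inversion, a piece of length at least $2$ is a positive word occurring at two different places in the words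
\[
\varphi_y(a)=a\,ab^{30s+1}\cdots ab^{30s+20}\,a,\qquad \varphi_y(b)=b\,ab^{30s'+1}\cdots ab^{30s'+20}\,b .
\]
A subword $ab^ka$ with $k\ge1$ of one of these words has $k=30s+k'$ with $1\le k'\le20$. So $k$ determines $s$, hence the pair $(y,x)$, and $k'$, hence the place. A piece therefore contains no such subword. If it lies in $\varphi_y(x)$ with $s=s(y,x)$, it is then a subword of some $b^iab^j$ or $aab^j$ with $i,j\le30s+21$, and its length is at most $60s+43$. Since $6(60s+43)=360s+258<600s+235$, the condition $C'(1/6)$ holds, and (F6) applies.
\end{proof}

Let $M=M(X,Y)$. Let $F(X)$ be the free group on $X$ and $T_A$ its Cayley tree; we identify elements of $F(X)$ with reduced words and points of $\partial F(X)$ with infinite reduced words. Regard $\varphi_y$ as an endomorphism of $F(X)$ and as the map $T_A\to T_A$ that sends the vertex $h$ to $\varphi_y(h)$ and the edge $[h,hx]$ linearly onto the path from $\varphi_y(h)$ labeled $\varphi_y(x)$. For a positive word $t=y_1\cdots y_n$ in $Y$ put $\varphi_t=\varphi_{y_1}\circ\cdots\circ\varphi_{y_n}$, with $\varphi_t$ the identity for the empty word. The relations of $M$ give $tht^{-1}=\varphi_t(h)$.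

\begin{proposition}\label{prop:structure}
Let $M=M(X,Y)$ and let $t,t'$ be positive words in $Y$.
\begin{itemize}
\item[(a)] For $x\in X^{\pm1}$ the word $\varphi_t(x)$ begins and ends with $x$, and it is positive if $x\in X$ and negative otherwise. Replacing each letter $x$ of a reduced word by $\varphi_t(x)$ gives a reduced word. Hence $\varphi_t\colon T_A\to T_A$ is an embedding of trees, and $\varphi_t$ extends to an injective continuous map $\partial F(X)\to\partial F(X)$.
\item[(b)] If $t'$ is a proper prefix of $t$ and $x\in X^{\pm1}$, then $\varphi_{t'}(x)$ is a proper prefix of $\varphi_t(x)$.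
\item[(c)] The group $M$ is torsion-free, $A$ is free on $X$, $B$ is free on $Y$ and is a letter retract of $M$, and $A\cap B=1$.
\item[(d)] The Cannon--Thurston map for $A\to M$ exists.
\end{itemize}
\end{proposition}

\begin{proof}
(a) The first sentence holds for $t=y$ by definition and for all $t$ by induction. At the junction of $\varphi_t(x)\varphi_t(x')$ we read $xx'$, which does not cancel if $x'\ne x^{-1}$. So $\varphi_t$ maps reduced paths to reduced paths and is injective on $T_A$. Two rays from $1$ that separate at the vertex $h$ have images that separate at $\varphi_t(h)$, and rays with a long common prefix have images with a long common prefix.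

(b) Write $t=t't''$ and $\varphi_{t''}(x)=xz$ with $z$ nonempty. Then $\varphi_t(x)=\varphi_{t'}(x)\varphi_{t'}(z)$ without cancellation.

(c) By (a) the $\varphi_y$ are injective, so (F8) applies: $F(X)$ embeds in $M$ with image $A$, and $M$ is torsion-free. Deleting $X$ turns each relator into $yy^{-1}$, so it defines a homomorphism $M\to F(Y)$ fixing each $y$. Hence $B$ is free on $Y$ and is a letter retract; the retraction kills $A$ and fixes $B$, so $A\cap B=1$.

(d) The group $M$ is hyperbolic and acts on its Bass--Serre tree with one orbit of vertices and $|Y|$ orbits of edges. The edge $g\varphi_y(A)$ has stabilizer $g\varphi_y(A)g^{-1}$. This is the full stabilizer of the endpoint $gyA$, and it is quasi-isometrically embedded in the stabilizer $gAg^{-1}$ of the other endpoint, because $|h|\le|\varphi_y(h)|\le\lambda|h|$ in $A$ with $\lambda=\max_{y,x}|\varphi_y(x)|$. Apply (F7).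
\end{proof}

\begin{proposition}\label{prop:amalgams}
We have $R=E*_DJ$ and $G=P*_QR$. The groups $R$ and $G$ are torsion-free, and in $G$ the subgroups $H,C,D,Q$ are free on $\{x_1,x_2\}$, $\{c_1,c_2\}$, $\{d_1,d_2\}$, $\{w,c_1,c_2\}$. The assignment $w\mapsto1$, all other letters $\mapsto0$, defines a homomorphism $\operatorname{ht}\colon G\to\mathbb Z$, the \emph{height}, which is $1$-Lipschitz on each of $J,R,G$.
\end{proposition}

\begin{proof}
The letters $d_1,d_2$ generate a free subgroup freely both in $E$ (where it is $B$) and in $J$ (where it is $A$), so the presentation of $R$ is that of $E*_DJ$. We have $C\cap D=1$ in $E$ and $\langle w\rangle\cap D=1$ in $J$. By (F8) an alternating product of nontrivial elements of $C$ and $\langle w\rangle$ is nontrivial in $R$, so $w,c_1,c_2$ freely generate a subgroup $\langle w\rangle*C$ of $R$. They also freely generate the subgroup $B$ of $P$, so the presentation of $G$ is that of $P*_QR$. The factors embed and are torsion-free. In each relator $w$ has exponent sum $0$, so $\operatorname{ht}$ is well defined, and generators have height $0$ or $1$.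
\end{proof}

\section{The fiber over $w^\infty$}\label{sec:fiber}

Identifications of boundary points come from one inequality.

\begin{lemma}[Conjugation lemma]\label{lem:conjugation}
Let $\Gamma$ be hyperbolic, $x\in\Gamma$, and $g_n\to\xi\in\partial\Gamma$. If the conjugates $g_nxg_n^{-1}$ are pairwise distinct, then $g_nxg_n^{-1}\to\xi$.
\end{lemma}

\begin{proof}
Since $|g^{-1}\cdot gxg^{-1}|=|xg^{-1}|\le|x|+|g|$, we have
\[
(g\,|\,gxg^{-1})=\tfrac12\bigl(|g|+|gxg^{-1}|-|xg^{-1}|\bigr)\ge\tfrac12\bigl(|gxg^{-1}|-|x|\bigr).
\]
Pairwise distinct elements leave every ball, so $(g_n\,|\,g_nxg_n^{-1})\to\infty$; apply (F1).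
\end{proof}

\begin{example}[One stable letter]\label{ex:four}
Consider $D\le J$, whose Cannon--Thurston map exists by Proposition~\ref{prop:structure}(d). For $d\in\{d_1^{\pm1},d_2^{\pm1}\}$ the words $\psi^n(d)=w^ndw^{-n}$ are proper prefixes of one another by Proposition~\ref{prop:structure}(b), so they converge to a point $\zeta_d\in\partial D$ whose first letter is $d$. In $D$ the word $\psi^n(d)$ has length at least $832^n$, since each substitution replaces a letter by $600s+232\ge832$ letters; in $J$ the shortcut $w^ndw^{-n}$ has length $2n+1$. Lemma~\ref{lem:conjugation} with $g_n=w^n$ gives $\psi^n(d)\to w^\infty$ in $\partial J$. So the four distinct points $\zeta_d$ lie in the fiber over $w^\infty$. Each of them is fixed by $\psi$, so their orbits give no further points.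
\end{example}

To get an infinite orbit we need a point of the fiber outside $\varphi_w(\partial H)$. The example suggests how to find one. If $g_n$ are positive words in stable letters, each a proper prefix of the next, then $g_nx_1g_n^{-1}=\varphi_{g_n}(x_1)$ converges in $\partial H$, its limit remembers the first letter of $g_n$, and in $\partial G$ it has the same limit as $g_n$. So we want positive words in stable letters for $H$ that begin with a letter other than $w$ and still converge to $w^\infty$. The words $\psi^n(d_1)$ do converge to $w^\infty$, but $d_1,d_2$ cannot serve as stable letters for $H$ together with $w$: the relation $wd_1=\psi(d_1)w$ would force $\varphi_{wd_1}(x_1)=\varphi_{\psi(d_1)w}(x_1)$, and these positive words begin with the incompatible prefixes $\varphi_w(x_1)$ and $\varphi_{d_1}(x_1)$, so that $H$ would not be free on $x_1,x_2$. The group $E$ transfers the convergence from the $d_j$ to the letters $c_1,c_2$, which generate a free group together with $w$. Put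
\begin{equation}\label{eq:sequences}
\begin{aligned}
u_n&=w^nd_1w^{-n}=\psi^n(d_1)\in D,\\
\gamma_n&=u_nc_1u_n^{-1}=\theta_{u_n}(c_1)\in C,\\
h_n&=\gamma_nx_1\gamma_n^{-1}=\varphi_{\gamma_n}(x_1)\in H .
\end{aligned}
\end{equation}

\begin{lemma}\label{lem:three}
Each of $(u_n)$, $(\gamma_n)$, $(h_n)$ is a sequence of positive words in which every term is a proper prefix of the next, and each converges to $w^\infty$ in $G\cup\partial G$.
\end{lemma}

\begin{proof}
The word $w^n$ is a proper prefix of $w^{n+1}$, and $w^n\to w^\infty$. Proposition~\ref{prop:structure}(a),(b), applied successively in $J$, $E$ and $P$, passes positivity and the prefix property from $w^n$ to $u_n$, from $u_n$ to $\gamma_n$, and from $\gamma_n$ to $h_n$. As $D,C,H$ are free on their letters in $G$, the terms of each sequence are pairwise distinct elements of $G$. Lemma~\ref{lem:conjugation}, applied three times in $G$, passes the convergence along the same chain.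
\end{proof}

Let $\zeta\in\partial H$ be the limit of $h_n$.

\begin{proposition}\label{prop:fiber}
The points $\varphi_w^{\,j}(\zeta)\in\partial H$, $j\ge0$, are pairwise distinct. If the Cannon--Thurston map for $H\to G$ exists, it sends all of them to $w^\infty$.
\end{proposition}

\begin{proof}
Suppose that $\varphi_w^{\,j}(\zeta)=\varphi_w^{\,j'}(\zeta)$ with $j<j'$. As $\varphi_w$ is injective on $\partial H$, we get $\zeta=\varphi_w(\zeta')$ with $\zeta'=\varphi_w^{\,j'-j-1}(\zeta)$. Substitutions preserve first letters, so $\zeta'$ begins with $x_1$ and $\zeta$ begins with $\varphi_w(x_1)$. On the other hand, $c_1$ is a proper prefix of $\gamma_0$, so $\varphi_{c_1}(x_1)$ is a prefix of $h_0$ and of $\zeta$. Thus $\zeta$ begins both with $x_1x_1x_2^{30s+1}x_1$ and with $x_1x_1x_2^{30s'+1}x_1$, where $s=s(w,x_1)\ne s'=s(c_1,x_1)$. This is impossible.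

The elements $\varphi_w^{\,j}(h_n)=w^jh_nw^{-j}$ converge to $\varphi_w^{\,j}(\zeta)$ in $H\cup\partial H$ as $n\to\infty$. In $G$ they are within distance $j$ of $w^jh_n$, which converges to $w^jw^\infty=w^\infty$. Hence $\partial i(\varphi_w^{\,j}(\zeta))=w^\infty$.
\end{proof}

\begin{remark}\label{rem:conical}
In agreement with fact (i), $w^\infty$ is not a conical limit point for $H$. Otherwise infinitely many distinct elements of $H$ would lie at bounded distance from a ray to $w^\infty$, hence from $\{w^n:n\ge0\}$. Two of them would have the form $w^nf$, $w^{n'}f$ with the same $f$ and $n\ne n'$, so $w^{n-n'}\in H$. But $H$ has height $0$.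
\end{remark}

It remains to prove that $\partial i$ exists. The theorem (F7) does not apply to the splittings $R=E*_DJ$ and $G=P*_QR$: the subgroup $D$ is distorted in $J$ by Example~\ref{ex:four}, and $Q$ is distorted in $R$, since $\gamma_n$ has length at most $4n+3$ in $R$ and at least $832^{|u_n|}$ in $Q$, where $|u_n|\ge 832^n$ is the length of the word $u_n$. The obstacle is real.

\begin{proposition}\label{prop:noCT}
The Cannon--Thurston map for $P\to G$ does not exist.
\end{proposition}

\begin{proof}
Fix a metric on $G\cup\partial G$. For each $j\ge1$ we have $w^{-j}\gamma_n\to w^{-j}w^\infty=w^\infty$ as $n\to\infty$; choose $n_j$ with $w^{-j}\gamma_{n_j}$ within $1/j$ of $w^\infty$. In the free group $Q$ the word $w^{-j}\gamma_{n_j}$ is reduced and begins with $w^{-j}$. So the sequence obtained by interlacing $(w^{-j})$ and $(w^{-j}\gamma_{n_j})$ converges to a point of $\partial Q$, hence of $\partial P$ by Lemma~\ref{lem:retract}(a). In $G\cup\partial G$ it accumulates at the two distinct points $w^{-\infty}$ and $w^\infty$. Apply Lemma~\ref{lem:sequences}.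
\end{proof}

The bad sequence begins with negative powers of $w$. For the positive words $w^j\gamma_{n_j}$ there is no such conflict, since the expected limit is $w^\infty$ on both sides. The rest of the paper shows that $H$ sees only positive words and that these are harmless.

\section{Geodesics stay near the positive part}\label{sec:positive}

Let $M=M(X,Y)$, and let $B^+\subset B$ be the monoid of positive words in $Y$. The \emph{positive part} of $M$ is the set $AB^+$. It is closed under right multiplication by $B^+$, and by $A$ because $hvk=h\varphi_v(k)v$ for $h,k\in A$, $v\in B^+$. The shortcut $txt^{-1}$ from $1$ to $\varphi_t(x)$ stays in $AB^+$. Leaving $A$ along $y^{-1}$ looks useless, since $y^{-1}\varphi_y(h)y=h$ replaces a word by a longer one. But a path could also leave along $y^{-1}$ and then turn into a different direction $y'$. That such detours gain nothing rests on the fact that different substitutions have almost disjoint images. This is where the injectivity of $s$ matters: if $\varphi_y=\varphi_{y'}$, then $y^{-1}y'$ would commute with all of $A$.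

\begin{lemma}[Markers]\label{lem:marker}
Let $s=s(y_0,x_0)$ and $\mu=ab^{30s+1}a$. If $\mu$ occurs in $\varphi_y(u)$ with $u$ a positive word in $X$ and $y\in Y$, then $y=y_0$ and the occurrence starts at the second letter of a factor $\varphi_{y}(x_0)$.
\end{lemma}

\begin{proof}
List the exponents $k$ of the subwords $ab^ka$ of $\varphi_y(u)$. Inside a factor $\varphi_y(x')$, with $s'=s(y,x')$, they are $0$ or $30s'+k'$ with $1\le k'\le20$. Across the junctions $\varphi_y(a)\varphi_y(a)$, $\varphi_y(a)\varphi_y(b)$, $\varphi_y(b)\varphi_y(a)$, $\varphi_y(b)\varphi_y(b)$ they are $0$, $1$, $30s'+21$, $30s'+22$, with $s'=s(y,b)$. The value $30s+1\ge31$ equals $30s'+k'$ with $1\le k'\le22$ only if $s'=s$ and $k'=1$. So $(y,x')=(y_0,x_0)$ and $\mu$ starts with the first block of $U_s$.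
\end{proof}

\begin{lemma}[Small overlaps]\label{lem:overlap}
Let $\lambda=\max_{y,x}|\varphi_y(x)|$ and $g,g'\in A$. If $(y,g\varphi_y(A))\ne(y',g'\varphi_{y'}(A))$, then the intersection of the subtrees $g\varphi_y(T_A)$ and $g'\varphi_{y'}(T_A)$ is empty or has diameter less than $2\lambda$.
\end{lemma}

\begin{proof}
Otherwise the intersection, which is a subtree, contains a segment of length $2\lambda$. View it in $g\varphi_y(T_A)$. Images of edges have length at most $\lambda$, so the segment is not covered by proper parts of two of them, and it contains a full image $\sigma=g\varphi_y([k,kx])$ with $x\in X$. Orient $\sigma$ so that its label is the positive word $\varphi_y(x)$. Now view $\sigma$ in $g'\varphi_{y'}(T_A)$, and take the shortest edge path of $T_A$ whose image contains $\sigma$, oriented as $\sigma$. The image of each of its edges overlaps $\sigma$ in a nondegenerate arc and is labeled by an entirely positive or an entirely negative word. So all edges are crossed positively, and the label of $\sigma$ is a subword of $\varphi_{y'}(u)$ with $u$ positive. The marker $\mu=ab^{30s(y,x)+1}a$ starts at the second letter of $\sigma$, at a vertex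 $p$. By Lemma~\ref{lem:marker}, $y'=y$ and $\mu$ starts at the second letter of a factor $\varphi_y(x)$ of $\varphi_y(u)$, whose initial vertex is $g'\varphi_y(k')$ for some $k'\in A$. Both $g\varphi_y(k)$ and $g'\varphi_y(k')$ equal $px^{-1}$. Hence $g\varphi_y(A)=g'\varphi_y(A)$, contrary to the hypothesis.
\end{proof}

\begin{proposition}\label{prop:positive}
There is a constant $K$ such that every geodesic of $M$ with endpoints in $A$ lies within distance $K$ of $AB^+$.
\end{proposition}

\begin{proof}
The full subgraph of the Cayley graph on $AB^+$ is connected, since $hv$ is joined to $1$ by reading $h$ and then $v$; let $d^+\ge d$ be its path metric. We construct a map $\varpi\colon M\to AB^+$ that is the identity on $AB^+$ and satisfies $d^+(\varpi(g),\varpi(g'))\le2\lambda$ for adjacent $g,g'$. Applying $\varpi$ to the vertices of a geodesic gives $d^+\le2\lambda d$ on $AB^+$. So the vertices of a $d^+$-geodesic satisfy the hypothesis of (F4) with $L=2\lambda$, and the proposition follows.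

\emph{The tree.} Let $T_M$ be the Bass--Serre tree of (F8). The edges of type $y$ starting at $gA$ are the cosets $gh\varphi_y(A)$, $h\in A$; their other endpoints $ghyA$ are the \emph{children} of $gA$. Exactly one edge of type $y$ ends at $gA$, namely $gy^{-1}\varphi_y(A)$, because $ghy^{-1}=gy^{-1}\varphi_y(h)$; its other endpoint $gy^{-1}A$ is the \emph{parent of type $y$}. In a tree, different edges at a vertex lead to different vertices. An edge of the Cayley graph labeled by $X$ stays in one coset, and the edge from $g$ to $gy$ lies over the edge $g\varphi_y(A)$ of $T_M$.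

The vertices $hvA$ with $h\in A$, $v\in B^+$ are the descendants of $A$, as $hvkyA=h\varphi_v(k)vyA$. They span a subtree $T^+$ closed under taking children, and the union of these cosets is $AB^+$. For a vertex $u$ let $u_0,u_1,\dots,u_N=u$ be the geodesic from the nearest vertex $u_0=eA$ of $T^+$, with $e\in AB^+$. If $N\ge1$, then $u_1$ is a parent of $u_0$. Call $u$ \emph{ancestral} if each $u_{i}$ is a parent of $u_{i-1}$; this includes $u\in T^+$, where $N=0$.

\emph{Projections in $T_A$.} For a subtree $T'$ of a tree, the nearest-point projection sends $p$ to the first point of $T'$ on an arc from $p$ to $T'$. It is $1$-Lipschitz; it commutes with embeddings of trees; it factors through the projection to any larger subtree; and it maps a second subtree onto the intersection with $T'$, or to one point if the intersection is empty. For $t\in B^+$ let $\pi_t$ be the projection of $T_A$ to $\varphi_t(T_A)$. For $h\in A$ put $\alpha_t(h)=k$ if $\pi_t(h)=\varphi_t(k)$ or $\pi_t(h)$ is interior to $\varphi_t([k,kx])$ with $x\in X$. Two adjacent vertices of $\varphi_t(T_A)$ lie in one set $\varphi_t([k,kx])$ and are assigned values in $\{k,kx\}$. Hence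
\begin{equation}\label{eq:alpha}
d_A(\alpha_t(h),\alpha_t(h'))\le d_A(\pi_t(h),\pi_t(h'))\le d_A(h,h').
\end{equation}
Left multiplication by $\varphi_t(k)$ preserves $\varphi_t(T_A)$ and corresponds to left multiplication by $k$, so $\alpha_t(\varphi_t(k)h)=k\alpha_t(h)$. Since $\varphi_y$ is an embedding of trees with $\varphi_y(\varphi_t(T_A))=\varphi_{yt}(T_A)$, we have $\pi_{yt}(\varphi_y(h))=\varphi_y(\pi_t(h))$, and therefore $\alpha_{yt}(\varphi_y(h))=\alpha_t(h)$.

\emph{Definition on ancestral cosets.} If $u=u_n$ is ancestral and $u_i$ is the parent of type $y_i$ of $u_{i-1}$, then $u=et^{-1}A$ with $t=y_n\cdots y_1$. Put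
\[
\varpi(et^{-1}h)=e\,\alpha_t(h)\in eA\subset AB^+\qquad(h\in A).
\]
This does not depend on the representative $e$: we have $et^{-1}h=(ek)t^{-1}\varphi_t(k^{-1})h$, and $ek\,\alpha_t(\varphi_t(k^{-1})h)=e\,\alpha_t(h)$. For $n=0$ the formula gives the identity.

\emph{Definition on the other cosets.} If $u$ is not ancestral, let $u'=u_{n+1}$ be the first vertex on its geodesic that is a child of the preceding one; then $n\ge1$, $u_n=et^{-1}A$ is ancestral, and $u'=et^{-1}h_0yA$ for some $h_0\in A$, $y\in Y$. The vertices whose geodesic from $T^+$ passes through $u'$ form the \emph{branch} of $u'$. Fix one choice of $h_0$ for each such $u'$, and let $\varpi$ be constant, equal to $\varpi(et^{-1}h_0)=e\alpha_t(h_0)$, on all cosets in the branch.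

\emph{The Lipschitz bound.} Note that $d^+(ek,ek')\le d_A(k,k')$, as $eA\subset AB^+$. An edge with both ends in $AB^+$ is fixed by $\varpi$, and on an edge with both ends over one branch $\varpi$ is constant. An $X$-edge in an ancestral coset changes $\varpi$ by at most $1$, by \eqref{eq:alpha}. Any remaining edge is a $Y$-edge lying over the last edge $u_nu_{n+1}$ of a geodesic from $T^+$, with $u_n=et^{-1}A$ ancestral.

If $u_{n+1}$ is the parent of type $y$, the edge joins $g=et^{-1}h$ to $gy^{-1}=e(yt)^{-1}\varphi_y(h)$, and $\varpi(gy^{-1})=e\alpha_{yt}(\varphi_y(h))=e\alpha_t(h)=\varpi(g)$.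

If $u_{n+1}=u'=et^{-1}h_0yA$ is a child, the edge joins $et^{-1}h$ to $et^{-1}hy$ with $h\in h_0\varphi_y(A)$, and we must bound $d_A(\alpha_t(h),\alpha_t(h_0))$. The previous vertex $u_{n-1}=et^{-1}y_nA$ is also a child of $u_n$ and differs from $u'$, so $(y,h_0\varphi_y(A))\ne(y_n,\varphi_{y_n}(A))$. By Lemma~\ref{lem:overlap} the projection of $h_0\varphi_y(T_A)$ to $\varphi_{y_n}(T_A)$ has diameter less than $2\lambda$. Since $t$ begins with $y_n$, we have $\varphi_t(T_A)\subset\varphi_{y_n}(T_A)$, so $\pi_t$ factors through this projection, and \eqref{eq:alpha} gives $d_A(\alpha_t(h),\alpha_t(h_0))<2\lambda$.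
\end{proof}

\section{Relative geodesics}\label{sec:relative}

In $G=P*_QR$ a geodesic between two points of $P$ may leave $P$ and take a shortcut through a coset of $R$, so it need not resemble a geodesic of $P$. The difference disappears when each coset of $R$ in $G$, and each coset of $Q$ in $P$, is collapsed to diameter one (Lemma~\ref{lem:convex}). This section shows how to recover true geodesics from geodesics of the collapsed graph.

Let $\Gamma$ be torsion-free hyperbolic with finite generating set $S$, and let $V=\langle S_V\rangle$ be a letter retract. Let $\hat d\le d$ be the word metric of the infinite generating set $S\cup V$. A \emph{relative geodesic for $(\Gamma,V)$} is a sequence $z_0,\dots,z_l$ in $\Gamma$ with $\hat d(z_i,z_j)=|i-j|$. Join $z_{i-1}$ to $z_i$ by a \emph{side} $\sigma_i$ as follows. If $z_{i-1}^{-1}z_i\in S^{\pm1}$, then $\sigma_i$ is the edge between them (an \emph{$S$-side}). Otherwise $z_i\in z_{i-1}V$, and $\sigma_i$ is any $S_V$-geodesic in the coset $z_{i-1}V$ (a \emph{$V$-side}); it is a geodesic of $\Gamma$ by Lemma~\ref{lem:retract}(a). The path $\sigma=\sigma_1\cdots\sigma_l$ (the point $z_0$ if $l=0$) is a \emph{lift}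 of the relative geodesic.

\begin{proposition}\label{prop:relative}
There is a constant $L$, depending only on $(\Gamma,S,V)$, such that for every relative geodesic $z_0,\dots,z_l$, every lift $\sigma$, and every geodesic $\beta$ of $\Gamma$ from $z_0$ to $z_l$:
\begin{itemize}
\item[(1)] every $z_i$ is within distance $L$ of $\beta$;
\item[(2)] every point of $\beta$ is within distance $L$ of a vertex of $\sigma$.
\end{itemize}
\end{proposition}

\begin{proof}
Different $V$-sides lie in different cosets: if $\sigma_i,\sigma_j$ with $i<j$ lay in one coset, then $\hat d(z_{i-1},z_j)\le1<j-i+1$. Choose $m$ with $2^m\ge16\delta$ and put $K_1=(m+2)\delta+2$. Suppose that $d(z_s,\beta)>K_1$. We bound first the number and then the lengths of the sides in the excursion of $\sigma$ away from $\beta$ that contains $z_s$.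

\emph{The excursion has boundedly many sides.} Let $p$ be the last vertex of $\sigma$ before $z_s$, and $q$ the first vertex after $z_s$, at distance at most $K_1$ from $\beta$; they exist because $z_0,z_l\in\beta$. Choose $i\le s<j$ with $p\in\sigma_i\setminus\{z_i\}$ and $q\in\sigma_j\setminus\{z_{j-1}\}$. The part of $\sigma$ from $p$ to $q$ consists of $N=j-i+1$ geodesic segments, and all its points are at distance at least $K_1-1$ from $\beta$, because the vertices strictly between $p$ and $q$ are at distance greater than $K_1$. Far from $\beta$ it takes many segments to move the projection to $\beta$. Precisely, cut this path into at most $N/2^m+1$ blocks of at most $2^m$ consecutive segments. By (F2) a geodesic joining the ends of a block is at distance at least $K_1-1-m\delta>2\delta$ from $\beta$, so by (F3) nearest points on $\beta$ of the two ends are at most $8\delta$ apart. Hence nearest points $p',q'$ of $p,q$ satisfy $d(p',q')\le8\delta(N/2^m+1)\le N/2+8\delta$. We have $\hat d(z_{i-1},p)\le1$ and $\hat d(q,z_j)\le1$, since each pair lies in a coset of $V$ or consists of equal points. Therefore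
\[
N=\hat d(z_{i-1},z_j)\le 2+d(p,q)\le2+2K_1+N/2+8\delta ,
\]
so $N\le N_0:=4+4K_1+16\delta$ and $d(p,q)\le n_0:=2K_1+N_0/2+8\delta$.

\emph{The sides of the excursion have bounded length.} Close the path by a geodesic $[q,p]$. Choose $m'$ with $2^{m'}\ge N_0$ and put $r=m'\delta+1$. Consider a segment of the polygon that is part of a $V$-side in a coset $gV$. The other sides of the polygon form a concatenation of $N\le2^{m'}$ geodesics joining its endpoints, so by (F2) each of its vertices is within $r$ of a vertex of another side. That side is $[q,p]$, with at most $n_0+1$ vertices, or an $S$-side, with two vertices, or part of a $V$-side in a coset $g'V\ne gV$; in the last case our vertex lies in $N_r(gV)\cap N_r(g'V)$. By Lemma~\ref{lem:retract}(b), the segment has at most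
\[
n_1:=(n_0+1+2N_0)\,|\mathrm{Ball}(r)|+N_0f(r)
\]
vertices. This is the only use of Lemma~\ref{lem:retract}(b): it prevents two long $V$-sides from running along each other. All segments have length at most $n_1$, so $d(z_s,p)\le N_0n_1$. Thus (1) holds with $L'=K_1+N_0n_1$.

\emph{Proof of (2).} Each $\sigma_i$ is a geodesic with endpoints within $L'$ of $\beta$. By (F2), applied to the path that goes from $z_{i-1}$ to $\beta$, along $\beta$, and back to $z_i$, the side $\sigma_i$ lies within $L''=L'+2\delta$ of $\beta$. Assign to each vertex of $\sigma$ a point of $\beta$ within $L''$, assigning $z_0$ and $z_l$ to themselves. Consecutive assigned points are at most $2L''+1$ apart. The sequence of assigned points starts at one end of $\beta$ and finishes at the other, so each point of $\beta$ lies between two consecutive ones and is within $3L''+1$ of a vertex of $\sigma$. Take $L=3L''+1$.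
\end{proof}

\section{A criterion for amalgams}\label{sec:amalgam}

Both splittings of Proposition~\ref{prop:amalgams} glue a group to a substitution group along the subgroup of stable letters.

\medskip\noindent\textbf{Setting (A).} $M=M(X,Y)$ is a substitution group. $V$ is a torsion-free hyperbolic group with a finite generating set $S_V\supset Y$, disjoint from $X$, in which $Y$ freely generates a subgroup, identified with $B\le M$. The amalgam $\Gamma=M*_BV$, with generating set $S=X\sqcup S_V$, is hyperbolic.
\medskip

The instances are $(M,A,B,V,\Gamma)=(E,C,D,J,R)$ and $(P,H,Q,R,G)$. In Setting (A), $\Gamma$ is torsion-free, and deleting $X$ retracts $\Gamma$ onto $V$, because it maps $M$ to $B$ and fixes $B$. So Proposition~\ref{prop:relative} applies to $(\Gamma,V)$ and to $(M,B)$. No assumption is made on the distortion of $B$ in $V$.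

\subsection*{Half-spaces}

Let $T$ be the Bass--Serre tree of $\Gamma$. An element $g$ determines the edge $gB$, with endpoints $gM$ and $gV$. Removing the open edge $gB$ cuts $T$ into two components. Let $\mathcal U_M(g)$ be the set of $z\in\Gamma$ such that $zB=gB$ or the edge $zB$ lies in the component of $gM$; define $\mathcal U_V(g)$ in the same way with $gV$. Then $\mathcal U_M(g)\cup\mathcal U_V(g)=\Gamma$ and $\mathcal U_M(g)\cap\mathcal U_V(g)=gB$.

\begin{lemma}\label{lem:halfspaces}
Let $g\in\Gamma$.
\begin{itemize}
\item[(a)] If the vertex $zV$ lies in the component of $gV$, then $zV\subset\mathcal U_V(g)$; if it lies in the component of $gM$, then $zV\subset\mathcal U_M(g)$. The same holds for a vertex $zM$. In particular $gV\subset\mathcal U_V(g)$, $gM\subset\mathcal U_M(g)$, and $\mathcal U_M(g)\cap gV=gB$.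
\item[(b)] If $z\in\mathcal U_V(g)$, then $zV\subset\mathcal U_V(g)$. If $z\in\mathcal U_M(g)$, then $zV\subset\mathcal U_M(g)$ or $zV=gV$.
\item[(c)] Let $g_0,\dots,g_l$ satisfy $g_{i-1}^{-1}g_i\in M\cup V$ for all $i$, and let $g_0$ lie in one of $\mathcal U_M(g)$, $\mathcal U_V(g)$ and $g_l$ in the other. Then some $g_i$ lies in $gB$. This applies to the vertices of any path in the Cayley graph of $(\Gamma,S)$ and to relative geodesics for $(\Gamma,V)$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) The elements of the coset $zV$ determine the edges at the vertex $zV$, and each such edge is $gB$ or lies in the component of that vertex. Finally $\mathcal U_M(g)\cap gV\subset\mathcal U_M(g)\cap\mathcal U_V(g)=gB$.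

(b) If $zB=gB$, then $zV=gV$. Otherwise the vertex $zV$ is an endpoint of the edge $zB$ and lies in the same component; use (a).

(c) The edges $g_{i-1}B$ and $g_iB$ share a vertex. If none of the edges $g_iB$ is $gB$, they all lie in one component, whereas $g_0B$ and $g_lB$ lie in different ones.
\end{proof}

\begin{lemma}\label{lem:convex}
Let $\mathcal U$ be $\mathcal U_M(g)$, $\mathcal U_V(g)$ or $M$. Every relative geodesic for $(\Gamma,V)$ with endpoints in $\mathcal U$ is contained in $\mathcal U$. Every relative geodesic for $(M,B)$ is a relative geodesic for $(\Gamma,V)$.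
\end{lemma}

\begin{proof}
Suppose that $z_i,z_j\in\mathcal U$, $j\ge i+2$, and $z_{i+1},\dots,z_{j-1}\notin\mathcal U$. We show that $z_i^{-1}z_j\in B\subset V$, which contradicts $\hat d(z_i,z_j)=j-i\ge2$. If $\mathcal U$ is a half-space, points outside $\mathcal U$ lie in the other half-space and not in $gB$, so Lemma~\ref{lem:halfspaces}(c), applied to $(z_i,z_{i+1})$ and to $(z_{j-1},z_j)$, gives $z_i,z_j\in gB$. If $\mathcal U=M$, then $z_i^{-1}z_{i+1}\notin X^{\pm1}$, so $z_{i+1}\in z_iV\subset\mathcal U_V(z_i)$, while $z_j\in M=z_iM\subset\mathcal U_M(z_i)$. By Lemma~\ref{lem:halfspaces}(c) one of $z_{i+1},\dots,z_j$ lies in $z_iB\subset M$, and it can only be $z_j$.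

Consequently a relative geodesic for $(\Gamma,V)$ between points of $M$ has its successive quotients in $M\cap(X^{\pm1}\cup V)=X^{\pm1}\cup B$. So the word metrics of $S\cup V$ and of $X\cup Y\cup B$ agree on $M$.
\end{proof}

\begin{corollary}\label{cor:halfspaces}
Let $L$ be the constant of Proposition~\ref{prop:relative} for $(\Gamma,V)$.
\begin{itemize}
\item[(a)] If $z,z'\in\mathcal U_V(g)$, every point of $[z,z']$ is within $L$ of $\mathcal U_V(g)$.
\item[(b)] If $z,z'\in\mathcal U_M(g)$, every point of $[z,z']$ is within $L$ of $\mathcal U_M(g)$ or of a vertex of an $S_V$-geodesic in $gV$ that joins two points of $gB$.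
\end{itemize}
\end{corollary}

\begin{proof}
Take a relative geodesic from $z$ to $z'$ and a lift. By Lemma~\ref{lem:convex} the $z_i$ lie in the half-space. By Lemma~\ref{lem:halfspaces}(b) a $V$-side lies in a coset contained in the half-space, or, in case (b), in $gV$ with both endpoints in $\mathcal U_M(g)\cap gV=gB$. Apply Proposition~\ref{prop:relative}(2).
\end{proof}

\subsection*{The criterion}

We say that $B^+$ is \emph{tame in $V$} if every sequence in $B^+$ that converges to a point of $\partial B$ converges to a point of $\partial V$. With $B$ in place of $B^+$ this would be the existence of the Cannon--Thurston map for $B\to V$, by Lemma~\ref{lem:sequences}.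

\begin{theorem}\label{thm:criterion}
In Setting (A), if $B^+$ is tame in $V$, then the Cannon--Thurston map for $A\to\Gamma$ exists.
\end{theorem}

\begin{proof}
Let $L$ be a constant as in Proposition~\ref{prop:relative} for both $(M,B)$ and $(\Gamma,V)$, and let $K$ be as in Proposition~\ref{prop:positive}. Subscripts indicate the group in which distances and geodesics are taken. Let $h_n\in A$ converge to a point of $\partial A$. By Proposition~\ref{prop:structure}(d), $h_n\to\xi$ for some $\xi\in\partial M$. Suppose that $(h_n)$ does not converge to a point of $\partial\Gamma$. By (F1) there are $K'$, indices $n_k,m_k\to\infty$ and geodesics with $d_\Gamma(1,[h_{n_k},h_{m_k}]_\Gamma)\le K'$. We locate the shortcut that brings these geodesics back to $1$, and then show that tameness forbids it.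

\emph{The shortcut is a $V$-side in a fixed coset.} For each $k$ take a relative geodesic $z_0,\dots,z_l$ for $(M,B)$ from $h_{n_k}$ to $h_{m_k}$; we suppress $k$ from the notation. By Proposition~\ref{prop:relative}(1) in $M$, all $z_i$ are within $L$ of $[h_{n_k},h_{m_k}]_M$, and $d_M(1,[h_{n_k},h_{m_k}]_M)\to\infty$. So $\min_id_M(1,z_i)\to\infty$, and then $\min_id_\Gamma(1,z_i)\to\infty$, since a ball of $\Gamma$ contains finitely many elements of $M$. By Lemma~\ref{lem:convex} the sequence is also a relative geodesic for $(\Gamma,V)$; take a lift in $\Gamma$. By Proposition~\ref{prop:relative}(2) in $\Gamma$ some vertex of the lift is within $K'+L$ of $1$. For large $k$ this vertex is not one of the $z_i$, so it lies on a $V$-side $\sigma^{(k)}$, in a coset of $V$ that meets $\mathrm{Ball}(K'+L)$. There are finitely many such cosets. After passing to a subsequence the coset is a fixed $pV$, and we may take $p\in M$ because the endpoints of the side lie in $M$. The endpoints lie in $pV\cap M=pB$; call them $pq_k$ and $pq_k'$ with $q_k,q_k'\in B$.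

\emph{The endpoints converge in $\partial B$.} The points $pq_k,pq_k'$ are within $L$ of $[h_{n_k},h_{m_k}]_M$, so they converge to $\xi$ by (F1). Let $(b_k)$ be the sequence $q_1,q_1',q_2,q_2',\dots$. It converges to $p^{-1}\xi\in\partial M$, hence to a point of $\partial B$ by Lemma~\ref{lem:retract}(a).

\emph{Reduction to positive words.} Each $pb_k$ is within $L$ of a geodesic of $M$ with endpoints in $A$, so by Proposition~\ref{prop:positive} $pb_k=a_kv_kf_k$ with $a_k\in A$, $v_k\in B^+$ and $|f_k|_M\le K+L$. The retraction $\rho\colon M\to B$ kills $A$ and gives $\rho(p)b_k=v_k\rho(f_k)$, where the $\rho(f_k)$ range over a finite subset of $B$. By (F1) in $B$, the sequence $v_k=\rho(p)b_k\rho(f_k)^{-1}$ converges to a point of $\partial B$. By tameness it converges to a point of $\partial V$, and by (F1) in $V$ so does $b_k=\rho(p)^{-1}v_k\rho(f_k)$.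

\emph{Contradiction.} It follows that $d_V(1,[q_k,q_k']_V)\to\infty$ for any choice of geodesics. The translate $p^{-1}\sigma^{(k)}$ is such a geodesic, and $d_V=d_\Gamma$ on $V$. So $d_\Gamma(p,\sigma^{(k)})\to\infty$, although $d_\Gamma(1,\sigma^{(k)})\le K'+L$. The theorem follows from Lemma~\ref{lem:sequences}.
\end{proof}

\section{Existence of the Cannon--Thurston map}\label{sec:existence}

We apply the criterion twice. The first application needs no work.

\begin{proposition}\label{prop:CR}
The Cannon--Thurston map for $C\to R$ exists.
\end{proposition}

\begin{proof}
Apply Theorem~\ref{thm:criterion} to $R=E*_DJ$. The Cannon--Thurston map for $D\to J$ exists by Proposition~\ref{prop:structure}(d), so $D^+$ is tame in $J$ by Lemma~\ref{lem:sequences}.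
\end{proof}

\begin{proposition}\label{prop:tame}
The monoid $Q^+$ of positive words in $w,c_1,c_2$ is tame in $R$.
\end{proposition}

\begin{proof}
We work in $R=E*_DJ$ with its tree $T$, the half-spaces $\mathcal U_E(g)$ and $\mathcal U_J(g)$, and the constant $L$ of Corollary~\ref{cor:halfspaces}; distances are taken in $R$. Let $C^+$ be the monoid of positive words in $c_1,c_2$.

Write a word of $Q^+$ as a product $s_1s_2\cdots$ of \emph{syllables}, which are alternately nontrivial elements of $C^+$ and positive powers of $w$. No syllable lies in $D$. So the edges $D,\ s_1D,\ s_1s_2D,\dots$ of $T$ are such that consecutive ones are distinct, and $gD$ and $gsD$ share the vertex $gE$ if $s\in C$ and $gJ$ if $s\in\langle w\rangle$. As the types alternate, each edge is entered at one end and left at the other, so these edges form a geodesic of $T$, the \emph{track} of the word.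

Let $v_n\in Q^+$ converge to $\omega\in\partial Q$. Each prefix of $\omega$ is a prefix of $v_n$ for large $n$, so $\omega$ is an infinite positive word. It has infinitely many syllables, or finitely many letters $c_i$, or finitely many letters $w$.

\emph{Case 1: infinitely many syllables.} Here the tree alone forces convergence. Write $\omega=e_0w^{k_1}e_1w^{k_2}\cdots$ with $e_i\in C^+$, $e_i\ne1$ for $i\ge1$, $k_i\ge1$, and put $g_j=e_0w^{k_1}e_1\cdots e_{j-1}w^{k_j}$. Fix $j$. For large $n$, $v_n$ begins with $g_j$ followed by a letter $c_i$, so its track leaves the edge $g_jD$ through $g_jE$, and $v_n\in\mathcal U_E(g_j)$. Let $1\le i<j$. The track of $\omega$ starts with the edge $D$, enters $g_iD$ through $g_iJ$, leaves it through $g_iE$, and later passes $g_jJ$ and $g_jE$ in this order. Hence $1\in\mathcal U_J(g_i)$, and $g_jJ\subset\mathcal U_E(g_i)$ by Lemma~\ref{lem:halfspaces}(a). The component of $g_jE$ in $T$ minus the open edge $g_jD$ does not contain the edge $g_iD$, so it lies in the component of $g_iE$ in $T$ minus the open edge $g_iD$; thus $\mathcal U_E(g_j)\subset\mathcal U_E(g_i)$. By Lemma~\ref{lem:halfspaces}(c), a path from $1$ to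 $\mathcal U_E(g_j)\cup g_jJ$ meets the $j-1$ distinct cosets $g_1D,\dots,g_{j-1}D$ and has length at least $j-2$. By Corollary~\ref{cor:halfspaces}(b), $d(1,[v_n,v_m])\ge j-2-L$ for all large $n,m$. Since $j$ is arbitrary, $(v_n)$ converges to a point of $\partial R$.

In the other two cases $\omega=g\omega'$ with $g\in Q^+$ and $\omega'$ an infinite word in $w$ alone or in $c_1,c_2$ alone. For large $n$ the word $g$ is a prefix of $v_n$, and replacing $v_n$ by $g^{-1}v_n\in Q^+$ we may assume $g=1$.

\emph{Case 2: $\omega=www\cdots$.} Write $v_n=w^{k_n}a_n$ with $a_n\in Q^+$ empty or beginning with a letter $c_i$; then $k_n\to\infty$ and $w^{k_n}\to w^\infty$. By (F1) it suffices to show that $d(1,[w^{k_n},v_n])\to\infty$ along those $n$ with $a_n\ne1$. All the edges $w^kD$ are adjacent to the vertex $J$, so counting edges of the tree gives nothing; the height takes its place. Put $k=k_n\ge1$. We have $w^k,v_n\in\mathcal U_E(w^k)$, as the track of $v_n$ leaves $w^kD$ through $w^kE$, and $1\in J=w^kJ\subset\mathcal U_J(w^k)$. A path from $1$ to $\mathcal U_E(w^k)$ meets $w^kD$, whose elements have height $k$, so $d(1,\mathcal U_E(w^k))\ge k$. A geodesic of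 $J$ joining two points of $w^kD$ is $w^k$ times a geodesic joining two points of $D$. By Proposition~\ref{prop:positive} for $J$, the latter lies within $K$ of $D\{w^i:i\ge0\}$, so its vertices have height at least $-K$. The vertices of the former have height at least $k-K$ and are at distance at least $k-K$ from $1$. By Corollary~\ref{cor:halfspaces}(b), $d(1,[w^k,v_n])\ge k-K-L$, which tends to infinity.

\emph{Case 3: $\omega\in\partial C$.} Write $v_n=e_na_n$ with $e_n\in C^+$ and $a_n\in Q^+$ empty or beginning with $w$. Then $e_n\to\omega$ in $C\cup\partial C$, so $(e_n)$ converges to a point of $\partial R$ by Proposition~\ref{prop:CR}. It suffices to show that $d(1,[e_n,v_n])\to\infty$ along those $n$ with $a_n\ne1$. We have $e_n,v_n\in\mathcal U_J(e_n)$, as the track of $v_n$ leaves $e_nD$ through $e_nJ$, and $1\in E=e_nE\subset\mathcal U_E(e_n)$. By Lemma~\ref{lem:halfspaces}(c) and Corollary~\ref{cor:halfspaces}(a), $d(1,[e_n,v_n])\ge d(1,e_nD)-L$. Since $C\cap D=1$, the cosets $eD$ with $e\in C$ are pairwise distinct, and only finitely many of them meet a given ball. As $(e_n)$ leaves every finite subset of $C$, we get $d(1,e_nD)\to\infty$.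
\end{proof}

\begin{remark}
Case 2 is where positivity of the exponent of $w$ is used. Geodesics of $J$ between points of $D$ climb and, up to the constant $K$, never descend. Starting from height $k$ they stay away from $1$; starting from height $-k$ they may pass through it, as the path $w^{-k}\cdot w^nd_1w^{-n}$ from $w^{-k}$ to $w^{-k}u_n$ does for $n\ge k$. This matches the failure exhibited in Proposition~\ref{prop:noCT}.
\end{remark}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
The group $G$ is hyperbolic by Proposition~\ref{prop:hyperbolic}; it is torsion-free and $H$ is free of rank $2$ by Proposition~\ref{prop:amalgams}. By Proposition~\ref{prop:tame}, Theorem~\ref{thm:criterion} applies to $G=P*_QR$ and shows that the Cannon--Thurston map for $H\to G$ exists. By Proposition~\ref{prop:fiber} the fiber over $w^\infty$ is infinite.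
\end{proof}

\section{Complements}\label{sec:complements}

We use three more standard facts. A free product of two hyperbolic groups is hyperbolic. A hyperbolic group is \emph{elementary} if it is finite or contains an infinite cyclic subgroup of finite index. A non-elementary hyperbolic group contains an element of infinite order, its boundary has no isolated points, and every orbit of the group in its boundary is dense.

\begin{proof}[Proof of Theorem~\ref{thm:complements}]
(a) A subgroup $H'\le H$ of index $n-1$ is free of rank $n$. The inclusion $H'\to H$ is a quasi-isometry, so it extends continuously to a homeomorphism $\partial H'\to\partial H$. Composing with $\hat i$ shows that the Cannon--Thurston map for $H'\to G$ exists and has the same fibers.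

(b) Let $G'=G*K$, generated by the union of finite generating sets. Then $G$ is a letter retract of the hyperbolic group $G'$, so $G\cup\partial G$ embeds in $G'\cup\partial G'$ by Lemma~\ref{lem:retract}(a). Compose with the map of Theorem~\ref{thm:main}.

(c) Let $p=w^\infty$ and $h\in H$. By equivariance $(\partial i)^{-1}(hp)=h(\partial i)^{-1}(p)$ is infinite. With $\zeta$ as in Proposition~\ref{prop:fiber}, the orbit $H\zeta$ is dense in $\partial H$, so $Hp=\partial i(H\zeta)$ is dense in $\partial i(\partial H)=\Lambda_{\partial G}H$.

(d) For $h\in H_0$ of infinite order write $h^{\pm\infty}\in\partial H_0$ and $h_{*}^{\pm\infty}\in\partial G_0$ for the limits of $h^{\pm n}$. If $H_0$ is finite, then $\partial H_0=\emptyset$. Suppose $H_0=\langle h\rangle F$ with $h$ of infinite order and $F$ finite. Then $\partial H_0=\{h^{\infty},h^{-\infty}\}$, and a sequence converging to $h^{\pm\infty}$ has the form $h^{n_k}f_k$ with $f_k\in F$ and $n_k\to\pm\infty$, so it converges to $h_*^{\pm\infty}$ in $G_0\cup\partial G_0$. By Lemma~\ref{lem:sequences} the map exists, and it is injective since $h_*^\infty\ne h_*^{-\infty}$.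

Let $H_0$ be non-elementary and let $\partial i$ exist. Fibers are closed by continuity. Suppose that $\partial i$ is constant on a nonempty open set $O\subset\partial H_0$. Take $g\in H_0$ of infinite order. The orbit of $g^\infty$ is dense, so $fg^\infty\in O$ for some $f\in H_0$; then $h=fgf^{-1}$ has $h^\infty=fg^\infty\in O$, and the value of $\partial i$ on $O$ is $h_*^\infty$. If $\xi\in\partial H_0\setminus\{h^{-\infty}\}$, then $h^n\xi\in O$ for large $n$ by (F5), so $h^n\partial i(\xi)=h_*^\infty$ and $\partial i(\xi)=h^{-n}h_*^\infty=h_*^\infty$. Since $h^{-\infty}$ is not isolated, continuity gives $\partial i(h^{-\infty})=h_*^\infty$. But $\partial i(h^{-\infty})=h_*^{-\infty}\ne h_*^\infty$.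

(e) The group $P$ is hyperbolic and embeds in $G$ by Propositions~\ref{prop:hyperbolic} and~\ref{prop:amalgams}. The maps for $H\to P$ and $H\to G$ exist by Proposition~\ref{prop:structure}(d) and Theorem~\ref{thm:main}, and the map for $P\to G$ does not exist by Proposition~\ref{prop:noCT}.
\end{proof}

\begin{thebibliography}{9}

\bibitem{Wiki}
\emph{Cannon--Thurston Map -- Wikipedia},
\texttt{https://wiki.edu.vn/en/wiki21/cannon-thurston-map-wikipedia}.

\bibitem{Mitra}
M.~Mitra, \emph{Cannon--Thurston maps for trees of hyperbolic metric spaces}, J.~Differential Geom. \textbf{48} (1998).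

\end{thebibliography}
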